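# A paracompact space that is not base-paracompact

## 1. A base of the Baire space that contains no locally finite cover

Let $\omega^\omega$ be the Baire space: infinite sequences of natural numbers, with basic open sets $[s]=\{x\in\omega^\omega: s\subseteq x\}$ for finite sequences $s$. For a finite sequence $s$ and $k\in\omega$ put
$$B(s,k)=[s^\frown k]\cup[s^\frown 0].$$
These sets form a countable base: if $[x|n]\subseteq U$, then $x\in B(x|n,x(n))\subseteq[x|n]\subseteq U$.

This base contains no locally finite cover of the space. Let $\mathcal V$ be a locally finite family of sets $B(s,k)$. For each $s$ the set $S_s=\{k:B(s,k)\in\mathcal V\}$ is finite, since otherwise infinitely many different members of $\mathcal V$ contain $[s^\frown 0]$. So we can choose $k_s\ge 1$ with $k_s\notin S_s$, and define $x$ recursively by $x(n)=k_{x|n}$. If $x\in B(s,k)$, then $s=x|n$ for some $n$, and $x(n)\in\{0,k\}$. As $x(n)=k_s\neq 0$, we get $k=k_s\notin S_s$, so $B(s,k)\notin\mathcal V$. Thus $\mathcal V$ does not cover $x$.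

The base $\{[s]\}$, on the other hand, is excellent. Given an open cover, take all $[s]$ that lie in a member of the cover and for which $s$ is as short as possible along its branch. These sets are pairwise disjoint and cover the space. So it matters which base one takes. In a paracompact space the family of *all* open sets works for every cover, but it may be far too large: the Baire space has $2^{\aleph_0}$ open sets and a countable base. The question is whether one can always manage with as few sets as a base can have.

**Definitions.** The *weight* $w(X)$ is the least cardinality of a base for $X$. A *refinement* of a cover $\mathcal U$ is a family each of whose members lies in some member of $\mathcal U$. A family is *locally finite* if every point has a neighborhood meeting only finitely many members. A space is *paracompact* if it is Hausdorff and every open cover has a locally finite open refinement that covers the space. It is *base-paracompact* if there is an open base $\mathcal B$ with $|\mathcal B|=w(X)$ such that every open cover has a locally finite refinement that covers the space and consists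 of elements of $\mathcal B$.

The Baire space is base-paracompact, thanks to the base $\{[s]\}$. Is every paracompact space base-paracompact? (The problem comes from the Mathematics Stack Exchange question "Let $X$ be a paracompact topological space, let $C$ be an open cover, and let $\mathscr B$ be a basis for the topology. Does there always exist a locally finite", https://math.stackexchange.com/questions/1754752/every-open-cover-admits-an-open-locally-finite-refinement-can-this-refinemen/1754936.) The answer is no, in ZFC.

**Theorem 1.** Let $\kappa$ be an infinite cardinal with $\kappa^\omega=\kappa$ (for instance $\kappa=\mathfrak c=2^{\aleph_0}$). There is a Hausdorff space $X$ with $w(X)=\kappa$ such that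

(a) every open cover of $X$ has a pairwise disjoint open refinement that covers $X$; in particular $X$ is paracompact;

(b) for every family $\mathcal B$ of open subsets of $X$ with $|\mathcal B|\le\kappa$ (base or not) there is an open cover of $X$ having no locally finite refinement that covers $X$ and consists of elements of $\mathcal B$.

Hence $X$ is paracompact but not base-paracompact.

The hypothesis holds for every $\kappa=\mu^\omega$ with $\mu\ge2$, since $(\mu^\omega)^\omega=\mu^\omega$; so such $\kappa$ form a proper class. It implies $\kappa\ge2^\omega>\omega$.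

## 2. Countable weight, and covers that shrink to few sets

Two cases have a positive answer, and they show what a counterexample must avoid.

**Proposition 2.** Every paracompact space of countable weight is base-paracompact.

*Proof.* If $w(X)$ is finite, then $X$ has finitely many open sets. Being Hausdorff, it is finite and discrete, and the base of singletons works. Let $w(X)=\omega$ and let $\mathcal B_0$ be a countable base. Let $\mathcal B$ consist of $\mathcal B_0$ and all sets $D\setminus(\overline{A_0}\cup\dots\cup\overline{A_{n-1}})$ with $D,A_j\in\mathcal B_0$. This is a countably infinite base. Let $\mathcal U$ be an open cover. Paracompact spaces are regular, so each $x$ in a member $U$ of $\mathcal U$ has $D\in\mathcal B_0$ with $x\in D\subseteq U$ and then $A\in\mathcal B_0$ with $x\in A\subseteq\overline A\subseteq D$. Only countably many pairs $(A,D)$ exist, so we can list pairs $(A_n,D_n)$, $n\in\omega$, with $\overline{A_n}\subseteq D_n$, each $D_n$ inside a member of $\mathcal U$, and $\bigcup_nA_n=X$. The sets $D_n\setminus\bigcup_{m<n}\overline{A_m}$ belong to $\mathcal B$ and refine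 $\mathcal U$. They cover $X$: if $n$ is least with $x\in D_n$, then $x\notin\overline{A_m}$ for $m<n$, since $\overline{A_m}\subseteq D_m$. They are locally finite: the open set $A_m$ meets the $n$-th set only if $n\le m$. $\square$

Under CH we have $\mathfrak c=\aleph_1$, so Theorem 1 gives an example of weight $\aleph_1$, and by Proposition 2 this is then the least weight of a counterexample.

**Proposition 3.** If $X$ is paracompact with infinite weight $\kappa$, $\lambda\ge\omega$ is such that every open cover of $X$ has a subcover of size $\le\lambda$, and $\kappa^\lambda=\kappa$, then $X$ is base-paracompact.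

*Proof.* Let $\mathcal B_0$ be a base of size $\kappa$, and let $\mathcal B\supseteq\mathcal B_0$ be the family of all unions of at most $\lambda$ members of $\mathcal B_0$. Then $|\mathcal B|=\kappa^\lambda=\kappa$. By partitions of unity, every open cover has a locally finite refinement by cozero sets that covers $X$. A cozero set $G$ is a countable union of closed sets. Each closed set $A$ inherits the covering property (add $X\setminus A$ to a cover of $A$), so every open cover of $G$ has a subcover of size $\le\omega\cdot\lambda=\lambda$. Cover $G$ by the members of $\mathcal B_0$ inside it: at most $\lambda$ of them suffice, so $G\in\mathcal B$. $\square$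

A sensible person would now try to prove the theorem in general this way: start from any base and close it off under enough unions. In general the only bound available for $\lambda$ is $\kappa$ itself, and $\kappa^\kappa=2^\kappa>\kappa$; the count breaks exactly there. Theorem 1 shows that it cannot be repaired: the hypothesis $\kappa^\lambda=\kappa$ cannot be weakened to $\kappa^\omega=\kappa$. Accordingly we look for a space of weight $\kappa$ whose covers are described by the $2^\kappa$ functions from a set of size $\kappa$ to $\omega$.

From now on, $\kappa$ is fixed with $\kappa^\omega=\kappa$.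

## 3. The tree of sequences over $\kappa\times\omega$

**Notation.** Let $\Gamma=\kappa\times\omega$, let $F=\Gamma^{<\omega}$ be the set of finite sequences in $\Gamma$, and $Z=F\cup\Gamma^\omega$. So $|F|=\kappa$. For $\gamma=(\xi,n)\in\Gamma$ put $\rho(\gamma)=n$. Write $s\subseteq z$ for "initial segment", $|s|$ for length, $z|k$ for the initial segment of length $k$, $[t]=\{z\in Z:t\subseteq z\}$, and $t^\frown\gamma$ for $t$ with the single term $\gamma$ appended. For $t\in F$ and $n\in\omega$ put
$$O_t^n=\{z\in Z:\ t\subseteq z,\ \text{and } z=t\ \text{or}\ \rho(z(|t|))\ge n\},$$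
so that $O_t^0=[t]$. Let $\mathfrak P=\{O_t^n:t\in F,\ n\in\omega\}$.

For example, $O_\emptyset^n$ consists of $\emptyset$ and all sequences whose first term has $\rho\ge n$. Near a node $t$ one sees the successors $t^\frown(\xi,k)$ with large $k$, for all $\xi$ at once. Once the sets $O_t^n$ are taken as neighborhoods, $t^\frown(0,k)\to t$ as $k\to\infty$.

**Lemma 4.**

(i) Two members of $\mathfrak P$ are disjoint or comparable, and $\mathfrak P$ is a base of a topology on $Z$. The sets $O_t^n$ ($n\in\omega$) form a local base at $t\in F$; the sets $[z|k]$ ($k\in\omega$) form a local base at $z\in\Gamma^\omega$.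

(ii) $Z$ is Hausdorff, and members of $\mathfrak P$ are clopen.

(iii) Each member of $\mathfrak P$ is contained in only finitely many members of $\mathfrak P$.

(iv) Every open cover of a clopen $L\subseteq Z$ has a disjoint open refinement with union $L$, consisting of members of $\mathfrak P$.

*Proof.* (i) Consider $O_t^n$ and $O_{t'}^m$. If $t=t'$ they are comparable; if $t,t'$ are incomparable they are disjoint. If $t\subsetneq t'$, then $O_{t'}^m\subseteq[t']$, and $[t']\subseteq O_t^n$ or $[t']\cap O_t^n=\emptyset$ according to whether $\rho(t'(|t|))\ge n$ or not. Since $O_\emptyset^0=Z$, $\mathfrak P$ is a base. If $t\in O_s^m$ with $s\subsetneq t$, then $O_t^0=[t]\subseteq O_s^m$, which gives the local base at $t$. If $z\in\Gamma^\omega$ and $z\in O_s^m$, then $[z|(|s|+1)]\subseteq O_s^m$.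

(ii) If $t\subsetneq z'$, the points $t$ and $z'$ are separated by $O_t^n$ with $n>\rho(z'(|t|))$ and $[z'|(|t|+1)]$. Incomparable $z,z'$ are separated by $[z|k]$ and $[z'|k]$ with $z|k\ne z'|k$. To see that $O_t^n$ is closed, let $y\notin O_t^n$; then $y\neq t$. If $y\subsetneq t$, the set $O_y^m$ with $m>\rho(t(|y|))$ misses $[t]$. If $t\subsetneq y$, then $\rho(y(|t|))<n$ and $[y|(|t|+1)]$ misses $O_t^n$. If $y,t$ are incomparable, use $[y|k]$ with $y|k$ incomparable to $t$.

(iii) Let $O_t^n\subseteq O_s^m$. As $t\in O_s^m$, we have $s\subseteq t$. If $s\subsetneq t$, then $m\le\rho(t(|s|))$. If $s=t$, then $t^\frown(0,n)\in O_t^m$ gives $m\le n$. So there are finitely many choices of $(s,m)$.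

(iv) Consider the members of $\mathfrak P$ contained in $L$ and in a member of the cover; they cover $L$. By (iii) each lies in a $\subseteq$-maximal one, and by (i) the maximal ones are pairwise disjoint. $\square$

**Trees given by functions.** For $g:F\to\omega$ let
$$T_g=\{t\in F:\ \rho(t(l))<g(t|l)\ \text{ for all } l<|t|\}.$$
It contains $\emptyset$ and is closed under initial segments. For instance, for the constant function $g\equiv1$, $T_g$ consists of the finite sequences all of whose terms have the form $(\xi,0)$.

**Lemma 5.** Let $g:F\to\omega$. For $t\in T_g$ and $z\in Z$: $z\in O_t^{g(t)}$ if and only if $t$ is the longest initial segment of $z$ that belongs to $T_g$. Hence the sets $O_t^{g(t)}$, $t\in T_g$, are pairwise disjoint and cover $F$; a point $z\in Z$ is in none of them iff $z\in\Gamma^\omega$ and all $z|k\in T_g$.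

*Proof.* Let $t\in T_g$ and $t\subseteq z$, $z\ne t$. As $t\in T_g$, we have $z|(|t|+1)\in T_g$ iff $\rho(z(|t|))<g(t)$. So $\rho(z(|t|))\ge g(t)$ iff no initial segment of $z$ longer than $t$ is in $T_g$. For $z=t$ both sides of the equivalence hold. The rest follows: since $\emptyset\in T_g$, a longest initial segment in $T_g$ exists unless $z$ is infinite and all $z|k\in T_g$. $\square$

The space $Z$ itself is no counterexample: by Lemma 4(iv) the base $\mathfrak P$ serves all covers. Its size is $\kappa$, and $w(Z)=\kappa$ because the sets $[\langle\gamma\rangle]$, $\gamma\in\Gamma$, are $\kappa$ disjoint nonempty open sets.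

## 4. Gluing copies of $Z$ along $F$

Take many copies $Z\times\{i\}$, $i\in I$, and one extra copy of $F$. A neighborhood of a node $t$ in the extra copy should contain nearby parts of most copies. "Most" is measured by ideals, one for each node.

**Definition.** Let $I$ be a nonempty set. A *coherent system* on $I$ assigns to each $s\in F$ an ideal $J_s$ of subsets of $I$ (closed under subsets and finite unions) that contains all finite sets, such that for each $H\in J_s$ there is $n_0$ with $H\in J_{s'}$ for all $s'\in O_s^{n_0}\cap F$. Write $H\in J(O_t^n)$ if $H\in J_s$ for all $s\in O_t^n\cap F$.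

Coherence says: if $H\in J_s$, then $H\in J(O_s^n)$ for all large $n$. The simplest examples are "$J_s$ = all finite subsets of $I$" and "$J_s$ = all subsets of $I$".

**The space of a coherent system.** Let $X=F\cup(Z\times I)$ (disjoint union), with base consisting of the sets
$$W(t,n,H)=(O_t^n\cap F)\cup\bigl(O_t^n\times(I\setminus H)\bigr)\qquad(t\in F,\ n\in\omega,\ H\in J(O_t^n))$$
and the sets $G\times\{i\}$ ($G$ open in $Z$, $i\in I$). Let $\pi:X\to Z$, $\pi(t)=t$, $\pi(z,i)=z$.

**Lemma 6.**

(i) This is a base of a Hausdorff topology, and $\pi$ is continuous.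

(ii) If $V$ is open and $s\in V\cap F$, then for all large $n$ there is $H\in J(O_s^n)$ with $W(s,n,H)\subseteq V$.

(iii) The sets $Z\times\{i\}$ and $W(t,n,H)$ are clopen.

*Proof.* (i) The sets cover $X$, as $W(t,0,\emptyset)\ni t$. Let $s\in F$ lie in $W(t,n,H)\cap W(t',n',H')$. Then $s\in O_t^n\cap O_{t'}^{n'}$, so $H\cup H'\in J_s$. By coherence, for large $m$ we have $H\cup H'\in J(O_s^m)$ and $O_s^m\subseteq O_t^n\cap O_{t'}^{n'}$, and then $W(s,m,H\cup H')$ is contained in both sets. For points of $Z\times\{i\}$ note that $W(t,n,H)\cap(Z\times\{i\})$ is $O_t^n\times\{i\}$ or $\emptyset$. So we have a base. The map $\pi$ is continuous since $\pi^{-1}(O_t^n)=W(t,n,\emptyset)$. Points with different $\pi$-images are separated by preimages of open sets of $Z$. The points $t$ and $(t,i)$ are separated by $W(t,0,\{i\})$ and $Z\times\{i\}$, and $(z,i),(z,j)$ by $Z\times\{i\},Z\times\{j\}$.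

(ii) Let $s\in W(t,m,H)\subseteq V$. For large $n$, $O_s^n\subseteq O_t^m$, so $H\in J(O_s^n)$ and $W(s,n,H)\subseteq V$.

(iii) $Z\times\{i\}$ is open; its complement is the union of the sets $W(t,0,\{i\})$, $t\in F$, and $Z\times\{j\}$, $j\ne i$. The complement of $W(t,n,H)$ is $\pi^{-1}(Z\setminus O_t^n)\cup\bigcup_{i\in H}Z\times\{i\}$, which is open. $\square$

**Ideals that are too small.** Let $I$ be uncountable and let $J_s$ be the ideal of finite sets. Then $X$ is not paracompact. Consider the cover $\{\pi^{-1}(O_t^1):t\in F\}\cup\{Z\times\{i\}:i\in I\}$, and let $\mathcal V$ be an open refinement that covers $X$. Let $t_k$ be the sequence of $k$ terms $(0,0)$, and choose $V_k\in\mathcal V$ with $t_k\in V_k$. Then $V_k$ lies in no $Z\times\{i\}$, so $V_k\subseteq\pi^{-1}(O_v^1)$ with $t_k\in O_v^1$. As all $\rho(t_k(l))=0$, this forces $v=t_k$. For $l>k$ we have $t_l\notin O_{t_k}^1$, so the $V_k$ are distinct. By Lemma 6(ii), $(t_k,i)\in V_k$ for all $i$ outside a finite set. Choose $i$ outside these countably many finite sets. The points $(t_k,i)\in V_k$ converge to $(z,i)$, where $z=\bigcup_kt_k$,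 so $\mathcal V$ is not locally finite at $(z,i)$.

**Ideals that are too large.** Let each $J_s$ consist of all subsets of $I$. Then $F=\bigcup_tW(t,0,I)$ is open, and $X$ is the topological sum of $F$ and the copies $Z\times\{i\}$. The base $\{P\cap F:P\in\mathfrak P\}\cup\{P\times\{i\}:P\in\mathfrak P,i\in I\}$ serves all covers by taking maximal elements. Indeed the proof of Lemma 4(iii) works for the sets $P\cap F$ too, because the points $t$ and $t^\frown(0,n)$ used there lie in $F$. The size of this base is $\max(\kappa,|I|)=w(X)$, because $X$ contains $\kappa$ disjoint nonempty open sets and also $|I|$ of them. So $X$ is base-paracompact.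

The ideals must therefore be rich enough that every cover can be refined, yet carry so little information that $\kappa$ open sets never suffice.

## 5. Ideals whose generators know finitely many values of $g$

Let us see what paracompactness asks for. An open cover gives, for each node $t$, a height $g(t)$ such that some $W(t,g(t),K_t)$ lies in a member of the cover. By Lemma 5 the natural pieces are the $W(t,g(t),H)$ with $t\in T_g$; trouble arises only at points $(z,i)$ with all $z|k\in T_g$. There we want $i$ to be removed from the piece at $t$ once $t$ is long enough. How long may depend on $i$ and on $g$. So let each index $i$ carry a function $g\mapsto i(g)\in\omega$, and let the piece at $t$ omit all $i$ with $i(g)\le|t|$. This omitted set must lie in $J_s$ for every $s\in O_t^{g(t)}\cap F$. To keep the weight at $\kappa$, a generator of $J_s$ can know only a finite part $p$ of $g$; so we let it contain every $i$ such that *some* $g\supset p$ asks for the removal of $i$. In the opposite direction, part (b) needs indices lying outside countably many prescribed generators. So the indices will be made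 from countable sets of pairs.

**Pairs.** Fix a bijection $e:\kappa\to F$ and put $c(\xi,n)=e(\xi)$; thus every $\gamma\in\Gamma$ is a code for a node $c(\gamma)$. For $w\in F$ let $\bar w=(e^{-1}(w),0)\in\Gamma$, so $c(\bar w)=w$ and $\rho(\bar w)=0$. For $u\in F$ let
$$F_u=\{u|l:l\le|u|\}\cup\{c(u(l)):l<|u|\}.$$
This is a finite subset of $F$, $u\in F_u$, and $F_u\subseteq F_{u'}$ if $u\subseteq u'$. (The coded nodes will be used only in Section 10.) Let $\Pi=\{(u,p):u\in F,\ p\in\omega^{F_u}\}$; so $|\Pi|=\kappa$. For $(u,p)\in\Pi$ put $p^*=\max p$ and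
$$m(u,p)=\max\{m\le|u|:\ \rho(u(l))<p(u|l)\ \text{ for all } l<m\}.$$
For example, let $a=(\xi,3)$, $b=(\eta,0)$, $u=\langle a,b\rangle$. Then $F_u=\{\emptyset,\langle a\rangle,u,e(\xi),e(\eta)\}$. If $p(\emptyset)=5$ and $p(\langle a\rangle)=0$, then $3<5$ but not $0<0$, so $m(u,p)=1$.

If $g:F\to\omega$ extends $p$, then $p(u|l)=g(u|l)$ for all $l\le|u|$, and comparing with the definition of $T_g$ we get:
$$\text{if } p\subset g,\text{ then } m(u,p)\text{ is the length of the longest initial segment of } u\text{ in } T_g.\tag{1}$$

**Indices.** For countable $C\subseteq\Pi$ and $g\in\omega^F$ let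
$$i_C(g)=\sup\{m(u,p)+1:(u,p)\in C,\ p\subset g\}\in\omega\cup\{\infty\},\qquad \sup\emptyset=0.$$
Let $\mathcal C$ be the set of all countable $C\subseteq\Pi$ with $i_C(g)<\infty$ for *all* $g\in\omega^F$, and let $I=\mathcal C\times\kappa$. Since $\emptyset\in\mathcal C$ and $\kappa^\omega=\kappa$, $|I|=\kappa$.

For an example, let $t_k$ again be the sequence of $k$ terms $(0,0)$. If $p_k\equiv1$ on $F_{t_k}$, then $m(t_k,p_k)=k$, and $g\equiv1$ extends all $p_k$; so $\{(t_k,p_k):k\in\omega\}\notin\mathcal C$. If instead $q_k\equiv k$ on $F_{t_k}$, then each $g$ extends at most one $q_k$, since all domains contain $\emptyset$; so $\{(t_k,q_k):k\in\omega\}\in\mathcal C$. Finite sets $C$ always belong to $\mathcal C$.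

**Generators.** For $(u,p)\in\Pi$ let
$$E_{u,p}=\{(C,\xi)\in I:\ \exists g\in\omega^F\ (p\subset g\ \text{ and }\ i_C(g)\le m(u,p))\}.$$
If $(u,p)\in C$ and $p\subset g$, then $i_C(g)\ge m(u,p)+1$. Hence
$$\text{if }(u,p)\in C\in\mathcal C,\text{ then }(C,\xi)\notin E_{u,p}\text{ for all }\xi<\kappa.\tag{2}$$

To get a feeling for these sets, take $C=\{(u,p)\}$ and ask when $(C,\xi)\in E_{u',p'}$. Here $i_C(g)$ is $m(u,p)+1$ if $p\subset g$ and $0$ otherwise. So $(C,\xi)\notin E_{u',p'}$ iff every $g\supset p'$ extends $p$ and $m(u,p)+1>m(u',p')$, that is, iff $p\subseteq p'$ and $m(u',p')\le m(u,p)$.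

**Ideals.** For $s\in F$ let $J_s$ be the ideal of subsets of $I$ generated by the finite sets and all $E_{u,p}$ with
$$u\subseteq s\quad\text{and}\quad\bigl(u=s\ \text{ or }\ \rho(s(|u|))>p^*\bigr).\tag{3}$$
Note that (3) says exactly $s\in O_u^{p^*+1}$. For example, let $s=\langle(0,4),(0,0)\rangle$. A pair $(\emptyset,p)$ satisfies (3) for $s$ iff $p(\emptyset)<4$. A pair $(s|1,p)$ never does, as $\rho(s(1))=0$. A pair $(s,p)$ always does.

**Lemma 7.** The $J_s$ form a coherent system on $I$, and the resulting space $X$ has $w(X)=\kappa$.

*Proof.* Let $H\in J_s$. Then $H$ is covered by a finite set and finitely many $E_{u,p}$ with $s\in O_u^{p^*+1}$. These sets $O_u^{p^*+1}$ are open, so for some $n_0$ all of them contain $O_s^{n_0}$. Hence the same generators are available at every $s'\in O_s^{n_0}\cap F$, and $H\in J_{s'}$.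

For the weight, let $t\in F$ lie in a basic set $W(t',n',H')$. Then $H'\in J_t$ is contained in a union $H$ of a finite set and finitely many $E_{u,p}$ satisfying (3) for $t$. For large $n$ we have $H\in J(O_t^n)$ and $O_t^n\subseteq O_{t'}^{n'}$, so $W(t,n,H)\subseteq W(t',n',H')$. There are at most $\kappa$ such sets $W(t,n,H)$, since $F$, $I$ and $\Pi$ have size $\kappa$. Together with the sets $P\times\{i\}$ ($P\in\mathfrak P$, $i\in I$) they form a base of size at most $\kappa$. The $\kappa$ disjoint nonempty open sets $Z\times\{i\}$ give $w(X)\ge\kappa$. $\square$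

From now on $X$ is this space. By Lemma 6 it is Hausdorff.

## 6. Every open cover of $X$ has a disjoint open refinement

Let $\mathcal U$ be an open cover of $X$. We prove (a) in three steps.

**Step A1: choose heights, and the sets of indices to omit.** By Lemma 6(ii) choose for every $t\in F$ a set $U_t\in\mathcal U$, a number $g(t)\in\omega$ and $K_t\in J(O_t^{g(t)})$ with $W(t,g(t),K_t)\subseteq U_t$. This defines $g:F\to\omega$. For $t\in T_g$ let
$$H_t=\{(C,\xi)\in I:\ i_C(g)\le|t|\}.$$
We claim $H_t\in J(O_t^{g(t)})$. Let $s\in O_t^{g(t)}\cap F$ and put $p_s=g|F_s$. By Lemma 5, $t$ is the longest initial segment of $s$ in $T_g$, so $m(s,p_s)=|t|$ by (1). If $(C,\xi)\in H_t$, then $p_s\subset g$ and $i_C(g)\le|t|=m(s,p_s)$, so $(C,\xi)\in E_{s,p_s}$. Thus $H_t\subseteq E_{s,p_s}$, and $E_{s,p_s}\in J_s$ because $(s,p_s)$ satisfies (3) for $s$. So $H_t\in J_s$.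

**Step A2: the pieces around $F$ form a locally finite family.** Let $W_t=W(t,g(t),H_t\cup K_t)\subseteq U_t$ for $t\in T_g$. By Lemma 5 these clopen sets are disjoint and cover $F$. We check local finiteness point by point.

- At a point of $F$, the set $W_t$ containing it is a neighborhood meeting only one member.
- At $(z,i)$ with $z\in O_t^{g(t)}$, $t\in T_g$, the neighborhood $O_t^{g(t)}\times\{i\}$ meets at most $W_t$.
- By Lemma 5 there remain the points $(z,i)$, $i=(C,\xi)$, with $z\in\Gamma^\omega$ and all $z|k\in T_g$. Let $m=i_C(g)$, which is finite as $C\in\mathcal C$. The neighborhood $[z|m]\times\{i\}$ meets no $W_t$. Indeed, suppose $(y,i)\in W_t$ with $y\supseteq z|m$. Then $i\notin H_t$, so $|t|<m$. Also $y\in O_t^{g(t)}$, so $t\subseteq y$, and since $|t|<m$ we get $t\subsetneq z|m$ and $\rho(z(|t|))=\rho(y(|t|))\ge g(t)$. This contradicts $z|(|t|+1)\in T_g$.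

**Step A3: fill in the rest.** The union of a locally finite family of clopen sets is clopen, so $L=X\setminus\bigcup_tW_t$ is clopen. It misses $F$, so $L=\bigcup_{i\in I}L_i\times\{i\}$ with each $L_i$ clopen in $Z$. By Lemma 4(iv), each $L_i\times\{i\}$ is the union of a disjoint family of open sets, each inside a member of $\mathcal U$. These families together with $\{W_t:t\in T_g\}$ form a disjoint open cover of $X$ refining $\mathcal U$. A disjoint open cover is locally finite, and $X$ is Hausdorff, so $X$ is paracompact. This proves (a). $\square$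

## 7. A cover that anticipates $\kappa$ open sets

For (b), suppose that $\mathcal B$ is a family of open sets with $|\mathcal B|\le\kappa$ such that every open cover of $X$ has a locally finite refinement $\subseteq\mathcal B$ covering $X$. Then $\mathcal B\ne\emptyset$. We look for a contradiction.

**Step B1: extract from $\mathcal B$ a list of $\kappa$ functions.** The purpose is to record, before any cover is chosen, all information about $\mathcal B$ that the cover will have to dominate. Let $V\in\mathcal B$ and $s\in V\cap F$. By Lemma 6(ii), $V$ contains $(s,i)$ for all $i$ outside some $H\in J_s$. So we can fix a finite set $Q_V(s)\subset\Pi$ of pairs satisfying (3) for $s$ and a finite $D_V(s)\subset I$ such that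
$$(s,i)\in V\quad\text{for all } i\in I\setminus\Bigl(D_V(s)\cup\bigcup\{E_{u,p}:(u,p)\in Q_V(s)\}\Bigr).\tag{4}$$
For $V\in\mathcal B$ and $y\in F$ with $V\cap F\cap[y]\ne\emptyset$ fix a node $s_{V,y}\in V\cap F\cap[y]$, and let $\theta_V(y)$ be the maximum of $0$, all $\rho(s_{V,y}(l))$ with $l<|s_{V,y}|$, and all $p^*$ with $(u,p)\in Q_V(s_{V,y})$. If $V\cap F\cap[y]=\emptyset$ put $\theta_V(y)=0$.

For $b:F\to\omega$ and $x\in F$ define $b^x:F\to\omega$ by $b^x(w)=b(x^\frown\bar w)$. So $b^x(w)$ is the value of $b$ not at $w$ but at $x$ followed by a code for $w$. Let $\mathfrak B$ be the least family of functions $F\to\omega$ containing all $\theta_V$ ($V\in\mathcal B$) and closed under $b\mapsto b^x$ ($x\in F$). It is nonempty, and as the closure of at most $\kappa$ functions under $\kappa$ unary operations it has $|\mathfrak B|\le\kappa$. Write $\mathfrak B=\{b_\xi:\xi<\kappa\}$, possibly with repetitions.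

**Step B2: the cover.** We choose one function $f$ whose tree $T_f$ leaves room to exceed each $b_\xi$. Put
$$f(w)=1+\max\bigl(\{0\}\cup\{b_\xi(w):(\xi,n)\text{ is a term of } w\text{ for some } n\}\bigr).$$
Thus a node "switches on" $b_\xi$ by containing a term with first coordinate $\xi$. Consider the open cover
$$\{\pi^{-1}(O_t^{f(t)}):t\in F\}\cup\{Z\times\{i\}:i\in I\},$$
and let $\mathcal V\subseteq\mathcal B$ be a locally finite refinement covering $X$. Any $V\in\mathcal V$ with $V\cap F\ne\emptyset$ lies in no $Z\times\{i\}$, hence is contained in $\pi^{-1}(O_v^{f(v)})$ for some $v\in F$.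

## 8. Beating finite sets of pairs, and the rank $\alpha$

As in the attempt with finite ideals, we would like nodes $s_k$ converging to some $z\in\Gamma^\omega$ and distinct $V_k\in\mathcal V$ with $s_k\in V_k$, and then an index $i$ with $(s_k,i)\in V_k$ for all $k$. By (2) and (4), $i=(C,\xi)$ with $C=\bigcup_kQ_{V_k}(s_k)$ and suitable $\xi$ would do, provided that $C\in\mathcal C$. This proviso is where the naive argument stops. If $t_k\in T_f$ with $|t_k|=k$ and $Q_{V_k}(t_k)$ happens to contain $(t_k,f|F_{t_k})$ for every $k$, then by (1) $m(t_k,f|F_{t_k})=k$, so $i_C(f)=\infty$. The remedy is to let the branch leave $T_g$ for every $g$ compatible with an earlier pair.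

**Definition.** A node $t\in F$ *beats* $Q\subseteq\Pi$ if for every $(u,p)\in Q$ there is $j<|t|$ with $t|j\in F_u$ and $p(t|j)\le\rho(t(j))$.

For example, $t$ beats $\{(\emptyset,p)\}$ iff $t\ne\emptyset$ and $\rho(t(0))\ge p(\emptyset)$. In general:
$$t\text{ beats }\{(u,p)\}\iff t\notin T_g\text{ for every } g\in\omega^F\text{ with } p\subset g.\tag{5}$$
If $j$ is as in the definition and $p\subset g$, then $g(t|j)=p(t|j)\le\rho(t(j))$, so $t\notin T_g$. If $t$ does not beat $\{(u,p)\}$, extend $p$ to $g$ by $g(t|j)=\rho(t(j))+1$ for those $j<|t|$ with $t|j\notin F_u$, and $g=0$ elsewhere; then $t\in T_g$.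

**Step B3: a rank on $F$.** The purpose is to show that the construction of beaten branches must get stuck, and to measure by an ordinal how soon. Let $A_0=F$ and $A_\lambda=\bigcap_{\beta<\lambda}A_\beta$ for limit $\lambda$. Let $A_{\beta+1}$ be the set of $t\in A_\beta$ such that for every finite $\mathcal V_*\subseteq\mathcal V$ there are $V\in\mathcal V\setminus\mathcal V_*$, $s\in V\cap F\cap[t]$ and $t'\in A_\beta$ with $t'\supsetneq t$ such that $t'$ beats $Q_V(s)$.

By induction each $A_\beta$ is closed under initial segments: limits are clear, and if $r\subseteq t\in A_{\beta+1}$, then $r\in A_\beta$, and the $V,s,t'$ that work for $t$ also work for $r$. The $A_\beta$ form a decreasing sequence of subsets of a set. If $A_\beta\ne A_{\beta+1}$ for all ordinals $\beta$, choosing elements of the differences would inject the ordinals into $F$; so $A_\beta=A_{\beta+1}$ for some $\beta$, and the sequence is constant from there on. Let $A_\infty=\bigcap_\beta A_\beta$ be this constant value.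

*Claim: $A_\infty=\emptyset$.* Suppose not. Since $A_\infty=A_\beta=A_{\beta+1}$, each $t\in A_\infty$ satisfies the defining condition with $t'\in A_\infty$. Starting from any $t_0\in A_\infty$ and applying the condition to $t_k$ with $\mathcal V_*=\{V_0,\dots,V_{k-1}\}$, we obtain $t_0\subsetneq t_1\subsetneq\cdots$ in $A_\infty$, distinct $V_k\in\mathcal V$, and $s_k\in V_k\cap F\cap[t_k]$ such that $t_{k+1}$ beats $Q_k:=Q_{V_k}(s_k)$. Let $z=\bigcup_kt_k\in\Gamma^\omega$ and $C=\bigcup_kQ_k$, a countable set.

We show $C\in\mathcal C$. Let $g\in\omega^F$. If no $(u,p)\in C$ has $p\subset g$, then $i_C(g)=0$. Otherwise fix $(u_0,p_0)\in Q_{k_0}$ with $p_0\subset g$. As $t_{k_0+1}$ beats $Q_{k_0}$, (5) gives $t_{k_0+1}\notin T_g$. Let $k>k_0$ and $(u,p)\in Q_k$ with $p\subset g$. By (3), $u\subseteq s_k$, and $s_k\supseteq t_k\supseteq t_{k_0+1}$. By (1), $m(u,p)$ is the length of some initial segment $r\in T_g$ of $u$, hence of $s_k$. If $|r|\ge|t_{k_0+1}|$, then $t_{k_0+1}\subseteq r$, and $t_{k_0+1}\in T_g$, which is false. So $m(u,p)<|t_{k_0+1}|$. Since $\bigcup_{k\le k_0}Q_k$ is finite, $i_C(g)<\infty$.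

The set $\bigcup_kD_{V_k}(s_k)$ is countable and $\kappa>\omega$, so we can choose $\xi<\kappa$ with $i=(C,\xi)\notin\bigcup_kD_{V_k}(s_k)$. By (2), $i\notin E_{u,p}$ for all $(u,p)\in C$, so (4) gives $(s_k,i)\in V_k$ for all $k$. But $(s_k,i)\to(z,i)$, since $s_k\in[t_k]$ and $|t_k|\ge k$, and the $V_k$ are distinct. So $\mathcal V$ is not locally finite at $(z,i)$, a contradiction. This proves the claim.

Hence each $t\in F$ leaves the sequence, and since intersections are taken at limits it does so at a successor: there is a unique ordinal $\alpha(t)$ with $t\in A_{\alpha(t)}\setminus A_{\alpha(t)+1}$. If $t\subseteq t'$, then $t\in A_{\alpha(t')}$ because $A_{\alpha(t')}$ is closed under initial segments, so $\alpha(t')\le\alpha(t)$.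

## 9. The tree $\mathbb R$ of surviving nodes, and a node above which nothing is beaten

**Step B4: the tree $\mathbb R$.** We want a nonempty tree in which one can, above every node, exceed every $b\in\mathfrak B$ and escape every $V\in\mathcal V$. We take the largest such tree, and its complement will carry a rank. Let $R_0=F$, with intersections at limits, and let $R_{\delta+1}$ be the set of $t\in R_\delta$ with

(i)$_\delta$ for all $b\in\mathfrak B$ there are $w\supseteq t$ in $F$ and $\gamma\in\Gamma$ with $w^\frown\gamma\in R_\delta$ and $\rho(\gamma)\ge b(w)$;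

(ii)$_\delta$ for all $V\in\mathcal V$ there is $t'\supseteq t$ with $t'\in R_\delta$ and $V\cap F\cap[t']=\emptyset$.

By induction all $R_\delta$ are closed under initial segments, since witnesses above $t$ are also above every $r\subseteq t$. As in Step B3 the sequence stabilizes. Let $\mathbb R=\bigcap_\delta R_\delta$; it equals $R_\delta=R_{\delta+1}$ for some $\delta$, so every element of $\mathbb R$ satisfies (i) and (ii), meaning the two conditions with $\mathbb R$ in place of $R_\delta$. For $x\in F\setminus\mathbb R$ let $\delta(x)$ be the ordinal with $x\in R_{\delta(x)}\setminus R_{\delta(x)+1}$. Thus $x\notin R_\delta$ implies $x\notin\mathbb R$ and $\delta(x)<\delta$.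

*Claim: $T_f\subseteq\mathbb R$; in particular $\mathbb R\ne\emptyset$.* We show $T_f\subseteq R_\delta$ by induction; $\delta=0$ and limits are trivial. Let $T_f\subseteq R_\delta$ and $t\in T_f$.

For (i)$_\delta$, let $b=b_\xi$ and $w=t^\frown(\xi,0)$. Then $w\in T_f$, as $f(t)\ge1$. Since $(\xi,0)$ is a term of $w$, $f(w)\ge1+b(w)$. So for $\gamma=(0,b(w))$ we have $w^\frown\gamma\in T_f\subseteq R_\delta$ and $\rho(\gamma)=b(w)$.

For (ii)$_\delta$, let $V\in\mathcal V$. If $V\cap F=\emptyset$, take $t'=t$. Otherwise $V\subseteq\pi^{-1}(O_v^{f(v)})$ for some $v\in F$. Append terms $(0,0)$ to $t$ to get $t'\in T_f$ with $t'\supseteq t$ and $|t'|>|v|$; this is possible as $f\ge1$. If there were $y\in[t']\cap O_v^{f(v)}$, then $v\subsetneq t'\subseteq y$ and $\rho(t'(|v|))=\rho(y(|v|))\ge f(v)$, contradicting $t'\in T_f$. So $V\cap F\cap[t']=\emptyset$. This proves the claim.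

**Step B5: a node $v\in\mathbb R$ above which no element of $\mathbb R$ beats anything.** Here the rank $\alpha$ and condition (ii) are combined. Choose $t\in\mathbb R$ with $\alpha=\alpha(t)$ minimal among nodes of $\mathbb R$. Every $t'\in\mathbb R$ extending $t$ has $\alpha(t')\le\alpha$, so $\alpha(t')=\alpha$ and $t'\in A_\alpha$. Since $t\in A_\alpha\setminus A_{\alpha+1}$, there is a finite $\mathcal V_*\subseteq\mathcal V$ such that for $V\in\mathcal V\setminus\mathcal V_*$ and $s\in V\cap F\cap[t]$ no $t'\in A_\alpha$ with $t'\supsetneq t$ beats $Q_V(s)$. Applying (ii) once for each member of $\mathcal V_*$ we get $v\in\mathbb R$, $v\supseteq t$, with $V\cap F\cap[v]=\emptyset$ for all $V\in\mathcal V_*$. Therefore: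
$$\text{if } V\in\mathcal V\text{ and } s\in V\cap F\cap[v],\text{ then no } t'\in\mathbb R\text{ with } t'\supsetneq v\text{ beats } Q_V(s).\tag{6}$$
Indeed such $V$ is not in $\mathcal V_*$, $s\in[t]$, and any such $t'$ lies in $A_\alpha$ and properly extends $t$.

*The set $\{\rho(\gamma):v^\frown\gamma\in\mathbb R\}$ is nonempty and bounded.* It is nonempty by (i) for $v$, as $\mathfrak B\ne\emptyset$ and $\mathbb R$ is closed under initial segments. For boundedness, take $V\in\mathcal V$ with $v\in V$, and let $h\ge p^*$ for all $(u,p)\in Q_V(v)$. Suppose $v^\frown\gamma\in\mathbb R$ with $\rho(\gamma)\ge h$. Then $v^\frown\gamma$ beats $Q_V(v)$, with $j=|u|$ for $(u,p)$. Indeed $(v^\frown\gamma)|j=u\in F_u$. If $u\subsetneq v$, then (3) gives $p(u)\le p^*<\rho(v(|u|))$; if $u=v$, then $p(v)\le h\le\rho(\gamma)$. This contradicts (6) with $s=v$. So all elements of the set are below $h$.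

Let $N$ be the maximum of this set. Fix $\gamma_0$ with $\rho(\gamma_0)=N$ and $z_0:=v^\frown\gamma_0\in\mathbb R$, and let $x_0:=v^\frown(0,N+1)$. Then $x_0\notin\mathbb R$.

## 10. Two branches growing side by side

The node $z_0$ survives in $\mathbb R$, while $x_0$ is just outside, by the smallest possible margin. The node $x_0$ was discarded for a reason: one of (i)$_\delta$, (ii)$_\delta$ failed at $\delta=\delta(x_0)$. We follow such reasons upward along a sequence $x_0\subseteq x_1\subseteq\cdots$ of ever smaller rank. In parallel we let the surviving node grow, $z_0\subseteq z_1\subseteq\cdots$, so that every large term of the $x$-branch is matched by a term at least as large on the $z$-branch. For the match to be visible to pairs $(u,p)$ with $u$ on the $x$-branch, the relevant node $w$ of the $z$-branch is *written into* the $x$-branch by its code $\bar w$; then $w\in F_u$. This is why $F_u$ contains coded nodes. It is also why $\mathfrak B$ is closed under $b\mapsto b^x$: the term that we ask for at $w$ has to dominate a value at $x^\frown\bar w$, a node that depends on $w$.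

**Step B6: an infinite descent of ordinals.** We construct $x_i\notin\mathbb R$, $x_i\supseteq x_0$, and $z_i\in\mathbb R$, $z_0\subseteq z_1\subseteq\cdots$, with $\delta(x_0)>\delta(x_1)>\cdots$ and

(7) for every $l$ with $|v|<l<|x_i|$: $\rho(x_i(l))=0$, or there is $w\in F_{x_i|l}$ with $w\subsetneq z_i$ and $\rho(x_i(l))\le\rho(z_i(|w|))$.

For $i=0$, (7) is vacuous, since $|x_0|=|v|+1$. Given $(x_i,z_i)$, let $\delta=\delta(x_i)$. Then $x_i\in R_\delta$ violates (i)$_\delta$ or (ii)$_\delta$. In both cases we will have $x_{i+1}\supseteq x_i$ and $z_{i+1}\supseteq z_i$, so (7) persists for $l<|x_i|$ and only the new terms of $x_{i+1}$ need checking.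

*Case 1: (i)$_\delta$ fails at $x_i$, witnessed by $b\in\mathfrak B$.* This means that no $w'\supseteq x_i$ and $\gamma'$ satisfy both $w'^\frown\gamma'\in R_\delta$ and $\rho(\gamma')\ge b(w')$. Since $b^{x_i}\in\mathfrak B$, (i) for $z_i\in\mathbb R$ gives $w\supseteq z_i$ and $\gamma$ with
$$z_{i+1}:=w^\frown\gamma\in\mathbb R,\qquad \rho(\gamma)\ge b^{x_i}(w)=b(y),\qquad\text{where } y=x_i{}^\frown\bar w.$$
Let $x_{i+1}=y^\frown(0,b(y))$. As $y\supseteq x_i$ and $\rho(0,b(y))=b(y)$, the choice of $b$ gives $x_{i+1}\notin R_\delta$, so $x_{i+1}\notin\mathbb R$ and $\delta(x_{i+1})<\delta$. The new terms are $\bar w$, with $\rho(\bar w)=0$, and $(0,b(y))$ at position $|y|$. For the latter, $w=c(\bar w)\in F_y=F_{x_{i+1}|\,|y|}$, $w\subsetneq z_{i+1}$, and $b(y)\le\rho(\gamma)=\rho(z_{i+1}(|w|))$. So (7) holds for $i+1$.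

*Case 2: (ii)$_\delta$ fails at $x_i$, witnessed by $V\in\mathcal V$.* This means that no $t'\supseteq x_i$ in $R_\delta$ has $V\cap F\cap[t']=\emptyset$. As $(\theta_V)^{x_i}\in\mathfrak B$, (i) for $z_i$ gives $w\supseteq z_i$ and $\gamma$ with
$$z_{i+1}:=w^\frown\gamma\in\mathbb R,\qquad \rho(\gamma)\ge\theta_V(y),\qquad\text{where } y=x_i{}^\frown\bar w.$$
If $V\cap F\cap[y]=\emptyset$, then $y\notin R_\delta$ by the choice of $V$; put $x_{i+1}=y$. Then $x_{i+1}\notin\mathbb R$, $\delta(x_{i+1})<\delta$, and (7) holds since the only new term is $\bar w$, with $\rho(\bar w)=0$.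

It remains to show that $V\cap F\cap[y]\ne\emptyset$ is impossible. Suppose it holds, and let $s=s_{V,y}\in V\cap F\cap[y]$, so $s\supseteq y\supsetneq x_i\supseteq x_0\supsetneq v$. We show that $z_{i+1}$ beats $Q_V(s)$; since $z_{i+1}\in\mathbb R$ and $z_{i+1}\supsetneq v$, this contradicts (6). Let $(u,p)\in Q_V(s)$. By (3), $u\subseteq s$, and if $u\ne s$, then $p^*<\rho(s(|u|))$. We go through the possible positions of $u$ along $s$. In each we exhibit an initial segment $w'\subsetneq z_{i+1}$ with $w'\in F_u$ and $p(w')\le\rho(z_{i+1}(|w'|))$, or show that the position cannot occur.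

- $u\subsetneq v$. Here $s(|u|)=v(|u|)=z_{i+1}(|u|)$, so $p(u)\le p^*<\rho(z_{i+1}(|u|))$, and $u\in F_u$. Take $w'=u$.
- $u=v$. Then $p^*<\rho(s(|v|))=\rho(x_0(|v|))=N+1$, so $p(v)\le N=\rho(\gamma_0)=\rho(z_{i+1}(|v|))$, and $v\in F_v$. Take $w'=v$.
- $|v|<|u|<|x_i|$. Here $u=x_i|\,|u|$ and $p^*<\rho(s(|u|))=\rho(x_i(|u|))$, so $\rho(x_i(|u|))\ne0$. By (7) with $l=|u|$ there is $w'\in F_u$ with $w'\subsetneq z_i\subseteq z_{i+1}$ and $p(w')\le p^*<\rho(x_i(|u|))\le\rho(z_i(|w'|))=\rho(z_{i+1}(|w'|))$.
- $u=x_i$. Then $p^*<\rho(s(|x_i|))=\rho(\bar w)=0$, which is impossible.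
- $y\subseteq u\subsetneq s$. Then $w\in F_y\subseteq F_u$, and $p(w)\le p^*<\rho(s(|u|))\le\theta_V(y)\le\rho(\gamma)=\rho(z_{i+1}(|w|))$. Take $w'=w$.
- $u=s$. Then $w\in F_y\subseteq F_s$, and $p(w)\le p^*\le\theta_V(y)\le\rho(\gamma)=\rho(z_{i+1}(|w|))$. Take $w'=w$.

Since $|y|=|x_i|+1$, these positions exhaust all $u\subseteq s$. So $z_{i+1}$ beats $Q_V(s)$, the contradiction with (6) stands, and $V\cap F\cap[y]=\emptyset$ in Case 2.

Thus the construction never stops, and it yields an infinite strictly decreasing sequence of ordinals $\delta(x_0)>\delta(x_1)>\cdots$, which is impossible. This proves (b). Together with Lemmas 6 and 7 and Section 6, Theorem 1 is proved: if $X$ were base-paracompact, a base of size $w(X)=\kappa$ as in the definition would contradict (b). $\blacksquare$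

## 11. Clopen sets of $X$, and two metrizable halves

Part (b) can be rephrased for single clopen sets instead of covers.

**Corollary 8.** For every family $\mathcal B$ of at most $\kappa$ open sets of $X$, some clopen subset of $X$ is not the union of a locally finite subfamily of $\mathcal B$.

*Proof.* Suppose otherwise. Given an open cover, take by (a) a disjoint open refinement $\{P_j\}$ covering $X$. Each $P_j$ is clopen, since its complement is the union of the others. Write $P_j=\bigcup\mathcal B_j$ with $\mathcal B_j\subseteq\mathcal B$ locally finite. A point of $P_j$ has a neighborhood inside $P_j$ meeting only finitely many members of $\mathcal B_j$, and it meets no nonempty member of the other $\mathcal B_{j'}$. So $\bigcup_j\mathcal B_j$ is a locally finite refinement from $\mathcal B$ covering $X$, contradicting (b). $\square$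

The two halves of $X$ are quite tame.

**Proposition 9.** $X$ is the union of the closed metrizable subspace $F$ and the open metrizable subspace $Z\times I$.

*Proof.* The set $Z\times I$ is open, so $F$ is closed. We show that $Z$ is metrizable. It is regular, being Hausdorff with a clopen base. For fixed $l,n,r\in\omega$ the family
$$\{O_t^n:\ |t|=l,\ \rho(t(j))\le r\ \text{ for all } j<l\}$$
is discrete, that is, every point $y$ has a neighborhood meeting at most one member. If $|y|\ge l$, then $[y|l]$ meets at most the member with $t=y|l$. If $y\in F$ and $|y|<l$, then $O_y^{r+1}$ meets no member: those with $t\supsetneq y$ have $\rho(t(|y|))\le r$, so $[t]\cap O_y^{r+1}=\emptyset$, and all other $t$ are incomparable to $y$, so $[t]\cap[y]=\emptyset$. Hence $\mathfrak P$ is a $\sigma$-discrete base, and $Z$ is metrizable by Bing's theorem. Since $W(t,n,H)\cap F=O_t^n\cap F$, $F$ carries the subspace topology of $Z$, so $F$ is metrizable. Finally $Z\times I$, with $I$ discrete, is a topological sum of copies of $Z$. $\square$
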